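\title{Hyperbolas in difference sets of dense subsets of $\mathbb{Z}^2$}

\begin{abstract}
We show that for every $\delta>0$ there is a positive integer $k$ such that, for every set $E\subseteq\mathbb{Z}^2$ of upper Banach density at least $\delta$, every multiple of $k$ is a product $xy$ with $(x,y)\in E-E$. This answers a question of Fish in the affirmative. One may take $k=M!$ for any $M\ge C\delta^{-15}$, while every admissible $k$ is divisible by $\operatorname{lcm}(1,\dots,\lfloor 1/\delta\rfloor)$. The existence of $k$ extends to products of $r$ coordinates in $\mathbb{Z}^r$. The proof rests on a rigidity property: a positive definite function on $\mathbb{Q}^2$ that is invariant under the maps $(a,b)\mapsto(sa,b/s)$ is equal to a nonnegative constant off the coordinate axes.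
\end{abstract}

\section{Introduction}

The \emph{upper Banach density} of a set $E\subseteq\mathbb{Z}^2$ is
\[
d^*(E)=\limsup_{N\to\infty}\ \sup_{(a,b)\in\mathbb{Z}^2}\frac{\bigl|E\cap\bigl(\{a,\dots,a+N-1\}\times\{b,\dots,b+N-1\}\bigr)\bigr|}{N^2}.
\]
It measures the proportion of points that $E$ occupies in the most favorable large squares, wherever they lie; away from these squares $E$ may be empty. The \emph{difference set} of $E$ is $E-E=\{u-v:u,v\in E\}$. Write $P(x,y)=xy$, so that $P(E-E)=\{xy:(x,y)\in E-E\}$. Fish asked the following question, which we take from \cite{question}: \emph{if $d^*(E)>0$, is there a nonzero integer $k$ with $k\mathbb{Z}\subseteq P(E-E)$?}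

Periodic sets explain the form of the question. For $E=q\mathbb{Z}\times\mathbb{Z}$ we have $d^*(E)=1/q$, $E-E=E$ and $P(E-E)=q\mathbb{Z}$, so the factor $k$ cannot be dropped. If $E\ne\emptyset$ is invariant under translation by $q\mathbb{Z}^2$, then $E-E\supseteq q\mathbb{Z}^2$ and $k=q^2$ works. The question is whether congruences are the only obstruction. It is not a question about lattices alone, because $E-E$ need not contain one. Let $\alpha$ be irrational and split $\mathbb{Z}$ into ten sets according to the tenth of $[0,1)$ that contains the fractional part of $\alpha x$. One of them, $E_0$, fills at least a tenth of arbitrarily long intervals $I$, so the squares $I\times I$ give $d^*(E_0\times E_0)\ge 1/100$. For a difference $(x,y)$ of $E_0\times E_0$ both $\alpha x$ and $\alpha y$ lie within $1/10$ of an integer, and this fails somewhere on $q\mathbb{Z}^2$ for each $q\ge1$, since the multiples of $q\alpha$ are dense modulo $1$.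

The answer is yes, and $k$ can be chosen to depend only on the density. For $0<\delta\le1$ call a positive integer $k$ \emph{$\delta$-good} if for every $E\subseteq\mathbb{Z}^2$ with $d^*(E)\ge\delta$ there is a positive divisor $d\mid k$ with $(d,k/d)\in E-E$. Since $E-E$ is symmetric under $u\mapsto-u$, this says exactly that $k\in P(E-E)$ for all such $E$: the difference set meets the hyperbola $xy=k$.

\begin{theorem}\label{thm:main}
For every $\delta\in(0,1]$ a $\delta$-good integer $k$ exists. For such $k$, every $E\subseteq\mathbb{Z}^2$ with $d^*(E)\ge\delta$ and all nonzero integers $m_1,m_2$, there is a positive divisor $d\mid k$ with $(m_1d,\,m_2k/d)\in E-E$. In particular $k\mathbb{Z}\subseteq\{xy:(x,y)\in E-E\}$.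
\end{theorem}

\begin{theorem}\label{thm:quant}
\begin{enumerate}
\item[(a)] There is an absolute constant $C$ such that, for every $\delta\in(0,1]$, the integer $M!$ is $\delta$-good for every integer $M\ge C\delta^{-15}$.
\item[(b)] Let $\delta\in(0,1]$. If $k\ne0$ satisfies $k\mathbb{Z}\subseteq\{xy:(x,y)\in E-E\}$ for all $E\subseteq\mathbb{Z}^2$ with $d^*(E)\ge\delta$, then $\operatorname{lcm}(1,\dots,\lfloor1/\delta\rfloor)$ divides $k$. Hence no single $k$ works for all sets of positive upper Banach density.
\item[(c)] Let $\delta\le\frac12$. If $k=M!$ has the property in \textup{(b)}, then $M\ge1/(2\delta)$. The least such $M$ lies between $c\,\delta^{-1}$ and $C'\delta^{-15}$ for absolute constants $c,C'>0$.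
\end{enumerate}
\end{theorem}

For $E\subseteq\mathbb{Z}^r$ the density $d^*(E)$ is defined in the same way, with cubes of side $N$ and the denominator $N^r$.

\begin{theorem}\label{thm:r}
Let $r\ge2$ and $\delta>0$. There is $k\ge1$ such that for every $E\subseteq\mathbb{Z}^r$ with $d^*(E)\ge\delta$ and all nonzero integers $m_1,\dots,m_r$ there are nonzero integers $d_1,\dots,d_r$ with $d_1\cdots d_r=k$ and $(m_1d_1,\dots,m_rd_r)\in E-E$. In particular $k\mathbb{Z}\subseteq\{x_1\cdots x_r:(x_1,\dots,x_r)\in E-E\}$.
\end{theorem}

The proof has four steps. Passing to subgrids reduces the theorems to the single value $k$ (Section~\ref{sec:subgrid}); this is where uniformity in $E$ pays off. A set whose difference set misses the hyperbola $xy=k$ yields a positive definite function that is negative on the whole hyperbola (Section~\ref{sec:pd}). The hyperbola is an orbit of the maps $(a,b)\mapsto(sa,b/s)$, and averaging makes the function invariant under them (Section~\ref{sec:average}). Finally, an invariant positive definite function cannot be negative off the axes (Section~\ref{sec:rigid});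 this is the heart of the matter. Section~\ref{sec:quant} follows the errors through a finite version of the argument and proves Theorem~\ref{thm:quant}.

Sections~\ref{sec:subgrid}--\ref{sec:rigid} treat all $r\ge2$ at once, and nothing essential is lost by reading them with $r=2$. We put $P(a)=a_1\cdots a_r$ for $a\in\mathbb{Q}^r$, and we call $k\ge1$ \emph{$\delta$-good in dimension $r$} if $k\in P(E-E)$ for all $E\subseteq\mathbb{Z}^r$ with $d^*(E)\ge\delta$. For $r=2$ this is the notion above. A \emph{cube of side $N$} is a translate of $\{0,\dots,N-1\}^r$. An \emph{extremal sequence} for $E$ is a sequence of cubes $B_i$ of sides $N_i\to\infty$ with $|E\cap B_i|/N_i^r\to d^*(E)$; one exists by the definition of $d^*$. For fixed $u\in\mathbb{Z}^r$ we have $|B_i\,\triangle\,(B_i+u)|=O(N_i^{r-1})$, so translating $B_i$ by a fixed vector does not change limits of counts normalized by $N_i^r$.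

\section{From one value to all multiples}\label{sec:subgrid}

To realize the product $km$, look at $E$ along a subgrid that is stretched by the factor $m$ in one direction. On some such subgrid $E$ is as dense as it is overall, and a $k$ that is good for \emph{all} sets of this density applies to the restricted set.

\begin{lemma}\label{lem:subgrid}
Let $k$ be $\delta$-good in dimension $r$, let $d^*(E)\ge\delta$, and let $m_1,\dots,m_r$ be nonzero integers. Then there are nonzero integers $d_1,\dots,d_r$ with $d_1\cdots d_r=k$ and $(m_1d_1,\dots,m_rd_r)\in E-E$. Consequently $k\mathbb{Z}\subseteq P(E-E)$, and every positive multiple of $k$ is $\delta$-good in dimension $r$.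
\end{lemma}

\begin{proof}
Put $q=|m_1\cdots m_r|$. For each of the $q$ vectors $j$ with $0\le j_l<|m_l|$ let
\[
E_j=\{x\in\mathbb{Z}^r:(m_1x_1+j_1,\dots,m_rx_r+j_r)\in E\}.
\]
We show that $d^*(E_j)\ge d^*(E)$ for some $j$. Let $(B_i)$ be an extremal sequence for $E$, let $n_i=\lfloor N_i/q\rfloor$, and let $B_i'\subseteq B_i$ be a cube of side $qn_i$. At most $rqN_i^{r-1}$ points are lost, so $|E\cap B_i'|/(qn_i)^r\to d^*(E)$. For fixed $j$, the $x$ with $(m_lx_l+j_l)_l\in B_i'$ form a box with sides $n_iq/|m_l|$, and this box splits into $\prod_l(q/|m_l|)=q^{r-1}$ cubes of side $n_i$. The points of $E\cap B_i'$ are thus distributed among $q^r$ pairs consisting of a vector $j$ and a cube of side $n_i$, and for some pair $E_j$ has at least $|E\cap B_i'|/q^r$ points in the cube. A vector $j$ that occurs for infinitely many $i$ satisfies $d^*(E_j)\ge d^*(E)\ge\delta$.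

Since $k$ is $\delta$-good, $E_j-E_j$ contains a point $(d_1,\dots,d_r)$ with product $k$; the $d_l$ are nonzero because $k\ne0$. The shifts $j_l$ cancel in differences, so $(m_1d_1,\dots,m_rd_r)\in E-E$. The choice $(m_1,\dots,m_r)=(1,\dots,1,m)$ gives $km\in P(E-E)$ for $m\ne0$, and $0\in P(E-E)$ because $E\neq\emptyset$. As $E$ was arbitrary, $km$ is $\delta$-good for $m\ge1$.
\end{proof}

\begin{example}\label{ex:four}
Let $r=2$ and $\frac49<\delta\le\frac12$. Then the $\delta$-good integers are exactly the multiples of $4$. A good $k$ is even, because of $E=2\mathbb{Z}\times\mathbb{Z}$. The set $E=\{(x,y):x+y\text{ even}\}$ has density $\frac12$ and $E-E=E$, so its products are odd or divisible by $4$; hence $4\mid k$. Conversely, the points of $xy=4$ satisfy $2(1,4)+2(4,1)=5(2,2)$, which gives a closed walk $w_0,w_1,\dots,w_9=w_0$ whose nine steps lie on the hyperbola: $(1,4)$ twice, $(4,1)$ twice, $(-2,-2)$ five times. If $4\notin P(E-E)$, then for each $x$ no two cyclically consecutive points among $x+w_0,\dots,x+w_8$ lie in $E$, so at most four of them do. Averaging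 over $x$ in an extremal sequence gives $9\,d^*(E)\le4$. So $4$ is $\delta$-good, and so are its multiples by Lemma~\ref{lem:subgrid}.
\end{example}

\section{Correlation functions}\label{sec:pd}

A function $\Phi:G\to\mathbb{R}$ on an abelian group is \emph{positive definite} if it is even and $\sum_{i,j}c_ic_j\Phi(u_i-u_j)\ge0$ for all finite families $u_i\in G$, $c_i\in\mathbb{R}$. On finitely supported functions $f,g:G\to\mathbb{R}$ the form $\langle f,g\rangle=\sum_{u,w}f(u)g(w)\Phi(u-w)$ is then symmetric, bilinear and nonnegative, so it satisfies the Cauchy--Schwarz inequality $|\langle f,g\rangle|\le\|f\|\,\|g\|$, where $\|f\|^2=\langle f,f\rangle$. Let $\xi_u$ be the indicator function of $\{u\}$. Then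
\[
\langle\xi_u,\xi_w\rangle=\Phi(u-w),\qquad\|\xi_u\|^2=\Phi(0),
\]
and Cauchy--Schwarz for $\xi_u,\xi_0$ gives $|\Phi|\le\Phi(0)$. One may think of $\xi_u$ as vectors of equal length whose inner products depend only on differences. Positive definiteness is preserved by pointwise limits, by averages, by composition with automorphisms of $G$, and by extension by $0$ from a subgroup $H$ to $G$. For the last operation, group the points $u_i$ by cosets of $H$: pairs from different cosets contribute $0$, and each coset contributes a nonnegative sum.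

\begin{lemma}\label{lem:corr}
Let $E\subseteq\mathbb{Z}^r$ and $\eta=d^*(E)$. There is a positive definite function $\rho$ on $\mathbb{Z}^r$ with $\rho(0)=\eta-\eta^2$ and $\rho(u)=-\eta^2$ for every $u\notin E-E$.
\end{lemma}

\begin{proof}
Let $(B_i)$ be an extremal sequence. As $\mathbb{Z}^r$ is countable, a diagonal argument gives a subsequence along which $\varphi(u)=\lim_i|E\cap(E+u)\cap B_i|/N_i^r$ exists for all $u$. Translation by $u$ maps $E\cap(E-u)\cap B_i$ onto $E\cap(E+u)\cap(B_i+u)$, so $\varphi$ is even. Also $\varphi(0)=\eta$, and $\varphi(u)=0$ if $u\notin E-E$, since then $E\cap(E+u)=\emptyset$. Put $\rho=\varphi-\eta^2$. Averaged over $x\in B_i$, the function $1_E(x-u)$ tends to $\eta$ and $1_E(x-u)1_E(x-w)$ tends to $\varphi(u-w)$, so $(1_E(x-u)-\eta)(1_E(x-w)-\eta)$ tends to $\varphi(u-w)-2\eta^2+\eta^2=\rho(u-w)$. Therefore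
\[
\sum_{a,b}c_ac_b\,\rho(u_a-u_b)=\lim_i\frac1{N_i^r}\sum_{x\in B_i}\Bigl(\sum_ac_a\bigl(1_E(x-u_a)-\eta\bigr)\Bigr)^2\ge0.\qedhere
\]
\end{proof}

The number $\rho(u)$ is the covariance of $E$ and $E+u$. Subtracting $\eta^2$ is what turns the absence of a difference into a strictly negative value, and this is the only place where positivity of the density enters.

Let us see what the lemma gives directly. If $u_1,\dots,u_n$ are points with $u_i-u_j\notin E-E$ for all $i\ne j$, then
\begin{equation}\label{eq:pigeon}
0\le\Bigl\|\sum_{i=1}^n\xi_{u_i}\Bigr\|^2=n(\eta-\eta^2)-n(n-1)\eta^2=n\eta(1-n\eta),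
\end{equation}
so $n\le1/\eta$ when $\eta>0$. This is the pigeonhole principle: at most $1/\eta$ translates of $E$ are pairwise disjoint. For $n=2$ it shows that $E-E=\mathbb{Z}^r$ if $\eta>\frac12$. For $r=2$ and the points $(i,im)$ with $0\le i\le\lfloor1/\eta\rfloor$ it shows that for every $m\ne0$ there is $1\le j\le1/\eta$ with $j^2m\in P(E-E)$. This comes close to the theorem and is a reason to expect a positive answer, but the square factor $j^2$ depends on $m$ and is not under control.

One cannot repair this by choosing the points so that all their differences lie on one hyperbola $xy=k$; not even three such points exist. They would give $(a,b)$, $(c,d)$ and $(a+c,b+d)$ on the hyperbola. With $\lambda=a/c$ we have $ad=k\lambda$ and $bc=k/\lambda$, so $(a+c)(b+d)=k$ reads $\lambda+1/\lambda=-1$, whereas $|\lambda+1/\lambda|\ge2$. The rest of the proof removes the factor $j^2$ in another way: after symmetrization, the correlation takes the same value on the hyperbolas $xy=k$ and $xy=j^2k$.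

\section{Averaging over the hyperbola}\label{sec:average}

Let
\[
T=\{s\in(\mathbb{Q}\setminus\{0\})^r:s_1\cdots s_r=1\},
\]
a group under coordinatewise multiplication. It acts on $\mathbb{Q}^r$ by the additive automorphisms $a\mapsto sa=(s_1a_1,\dots,s_ra_r)$, which preserve $P$. For $r=2$ these are the maps $(a,b)\mapsto(sa,b/s)$. As a set, $T$ is the hypersurface $P=1$, which is the orbit of $\mathbf 1=(1,\dots,1)$. If $k=D^r$ and we rescale $\mathbb{Z}^r$ by $1/D$, then the integer points with $P=k$ become points of $T$, and many points of $T$ arise when $D$ is highly divisible. Averaging $\rho$ over a large box in $T$ keeps it positive definite, keeps the value $-\eta^2$ at $\mathbf 1$, and makes it almost invariant.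

For a nonzero rational $b$ and a prime $p$, let $v_p(b)$ be the exponent of $p$ in $b$, and let $\Omega(b)=\sum_p|v_p(b)|$. We call $b$ \emph{$y$-smooth} if $v_p(b)=0$ for all $p>y$.

\begin{lemma}\label{lem:average}
Let $y\ge2$ be real, $L\ge1$ an integer, $D=\prod_{p\le y}p^{(r-1)L}$ and $k=D^r$. Let $E\subseteq\mathbb{Z}^r$, $\eta=d^*(E)$, $h=\eta-\eta^2$, and suppose that $k\notin P(E-E)$. Then there is a positive definite function $\Phi$ on $\mathbb{Q}^r$ with $\Phi(0)=h$, $\Phi(\mathbf 1)=-\eta^2$ and
\begin{equation}\label{eq:almost}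
|\Phi(\sigma a)-\Phi(a)|\le\frac hL\sum_{l=1}^{r-1}\Omega(\sigma_l)
\end{equation}
for all $a\in\mathbb{Q}^r$ and all $\sigma\in T$ with $y$-smooth coordinates.
\end{lemma}

\begin{proof}
Take $\rho$ from Lemma~\ref{lem:corr} and let $\psi(a)=\rho(Da)$ if $Da\in\mathbb{Z}^r$ and $\psi(a)=0$ otherwise. This is the extension by $0$ of a positive definite function on the subgroup $D^{-1}\mathbb{Z}^r$, so $\psi$ is positive definite and $|\psi|\le\psi(0)=h$. An element $s\in T$ is determined by $s_1,\dots,s_{r-1}$, which are arbitrary nonzero rationals. Let $S\subseteq T$ be the finite set of those $s$ for which $s_1,\dots,s_{r-1}$ are $y$-smooth, of either sign, with $|v_p(s_l)|\le L$ for all $p\le y$ and $l<r$. Put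
\[
\Phi(a)=\frac1{|S|}\sum_{s\in S}\psi(sa).
\]
Then $\Phi$ is positive definite and $\Phi(0)=h$. For $s\in S$ all coordinates are $y$-smooth, $v_p(s_l)\ge-L$ for $l<r$, and $v_p(s_r)=-\sum_{l<r}v_p(s_l)\ge-(r-1)L$. So $Ds$ is an integer point with $P(Ds)=k$, hence $Ds\notin E-E$ and $\psi(s)=-\eta^2$. Thus $\Phi(\mathbf 1)=-\eta^2$.

Since $\Phi(\sigma a)=|S|^{-1}\sum_{s\in\sigma S}\psi(sa)$, the left side of \eqref{eq:almost} is at most $h\,|\sigma S\,\triangle\,S|/|S|=2h\,|S\setminus\sigma S|/|S|$. An element $s\in S$ lies outside $\sigma S$ only if $v_p(s_l)-v_p(\sigma_l)\notin[-L,L]$ for some $p\le y$ and $l<r$. For fixed $p$ and $l$, the exponent $v_p(s_l)$ is equidistributed over $2L+1$ values as $s$ runs through $S$, and at most $|v_p(\sigma_l)|$ of these values have this property. Hence $2|S\setminus\sigma S|/|S|\le2\sum_{l<r}\Omega(\sigma_l)/(2L+1)$, which gives \eqref{eq:almost}.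
\end{proof}

\begin{corollary}\label{cor:limit}
Let $\delta\in(0,1]$. If no integer is $\delta$-good in dimension $r$, then there is a $T$-invariant positive definite function $\Phi$ on $\mathbb{Q}^r$ with $\Phi(\mathbf 1)<0$.
\end{corollary}

\begin{proof}
For $n\ge2$ let $k_n$ be the integer of Lemma~\ref{lem:average} with $y=L=n$. It is not good, so there is a set $E_n$ with $d^*(E_n)\ge\delta$ and $k_n\notin P(E_n-E_n)$, and the lemma gives $\Phi_n$ with $|\Phi_n|\le1$ and $\Phi_n(\mathbf 1)\le-\delta^2$. As $\mathbb{Q}^r$ is countable, a subsequence converges pointwise to a positive definite $\Phi$ with $\Phi(\mathbf 1)\le-\delta^2$. A fixed $\sigma\in T$ has $n$-smooth coordinates for large $n$, and the bound in \eqref{eq:almost} tends to $0$, so $\Phi(\sigma a)=\Phi(a)$.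
\end{proof}

\section{Rigidity of invariant positive definite functions}\label{sec:rigid}

\begin{proposition}\label{prop:rigid}
Let $\Phi$ be a $T$-invariant positive definite function on $\mathbb{Q}^r$, $r\ge2$. Then $\Phi$ is constant on $\{a:P(a)\ne0\}$, and the constant is nonnegative. In particular $\Phi(\mathbf 1)\ge0$.
\end{proposition}

For $r=2$ the hypothesis is $\Phi(sa,b/s)=\Phi(a,b)$; it is enough to assume it for $s>0$, because $s=-1$ is evenness.

\subsection*{A model case}
Let $r=2$. The simplest candidate for a counterexample has $\Phi(0)=h$, takes a value $-\gamma$ on the hyperbola $ab=1$, and vanishes at all other points. Since no three points have all their differences on the hyperbola, the test \eqref{eq:pigeon} is available only for $n=2$ and gives $\gamma\le h$. Instead we test the origin against many points \emph{of the hyperbola}. Let $W=\frac1N\sum_{d=1}^N\xi_{(d,1/d)}$. Then $\langle W,\xi_0\rangle=-\gamma$. For $d\ne e$ the difference of $(d,1/d)$ and $(e,1/e)$ has product $-(d-e)^2/(de)<0$, so $\Phi$ vanishes there and $\|W\|^2=h/N$. Cauchy--Schwarz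 gives $|\gamma|\le h/\sqrt N$, hence $\gamma=0$. In terms of sets: many pairwise uncorrelated translates of $E$ cannot all be disjoint from $E$.

In general two things are different. The values of $\Phi$ at the differences are unknown and might fluctuate; Lemma~\ref{lem:axis} shows that they cannot fluctuate much. And their typical value may be a constant $\kappa>0$, in which case $\|W\|^2$ is about $\kappa$ and is not small. We cancel $\kappa$ by subtracting the same average over a second hyperbola $ab=\tau$. The outcome is then not a sign but an equality of the values on the two hyperbolas, and the sign follows from the diagonal points, as in \eqref{eq:pigeon}.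

\subsection*{The axis inequality}
For a positive definite $\Phi$ on $\mathbb{Q}^r$ put
\[
h=\Phi(0),\qquad F(t)=\Phi(t,1,\dots,1),\qquad A=\Phi(1,0,\dots,0).
\]
If $\Phi$ is $T$-invariant, then
\begin{equation}\label{eq:normal}
\Phi(a)=F(P(a))\ \text{ if }a_2\cdots a_r\ne0,\qquad\Phi(t,0,\dots,0)=A\ \text{ if }t\ne0,
\end{equation}
as one sees by applying $(a_2\cdots a_r,a_2^{-1},\dots,a_r^{-1})$ to $a$ and $(t^{-1},t,1,\dots,1)$ to $(t,0,\dots,0)$. The second identity is very restrictive: the vectors $\xi_{(t,0,\dots,0)}$ have equal mutual inner products, so on combinations with coefficient sum zero they behave like orthogonal vectors. The values $F(t)$ are their inner products with one fixed vector, and a Bessel-type inequality results. We allow an error $\varepsilon$ for use in Section~\ref{sec:quant}.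

\begin{lemma}\label{lem:axis}
Let $\Phi$ be positive definite on $\mathbb{Q}^r$, let $(c_t)_{t\in\mathbb{Q}}$ be finitely supported with $\sum_tc_t=0$, and let $\varepsilon\ge0$ be such that $|\Phi(t-t',0,\dots,0)-A|\le h\varepsilon$ for all $t\ne t'$ in the support of $c$. Then
\[
\Bigl|\sum_tc_tF(t)\Bigr|\le h\Bigl(2\sum_tc_t^2+\varepsilon\Bigl(\sum_t|c_t|\Bigr)^2\Bigr)^{1/2}.
\]
\end{lemma}

\begin{proof}
Let $V=\sum_tc_t\,\xi_{(t,0,\dots,0)}$. Since $\sum_tc_t=0$, we have $\sum_{t\ne t'}c_tc_{t'}=-\sum_tc_t^2$. Hence
\[
\|V\|^2=h\sum_tc_t^2+\sum_{t\ne t'}c_tc_{t'}\Phi(t-t',0,\dots,0)\le(h-A)\sum_tc_t^2+h\varepsilon\Bigl(\sum_t|c_t|\Bigr)^2,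
\]
and $h-A\le2h$. With $w=(0,-1,\dots,-1)$ we have $\langle\xi_{(t,0,\dots,0)},\xi_w\rangle=F(t)$, so $\sum_tc_tF(t)=\langle V,\xi_w\rangle$, which is at most $\|V\|\sqrt h$ in absolute value.
\end{proof}

For invariant $\Phi$ we may take $\varepsilon=0$. If $Z\subseteq\mathbb{Q}$ is finite and $\bar F$ is the mean of $F$ on $Z$, the choice $c_t=F(t)-\bar F$ on $Z$ gives $\sum_{t\in Z}(F(t)-\bar F)^2\le2h^2$. So $F$ is nearly constant on every large finite set, apart from few exceptional points. The inequality does not prevent $t=1$ from being exceptional: the function of the model case satisfies it whenever $|\gamma|\le h$. It remains to express $F(1)-F(\tau)$ through the values of $F$ at many different points, each with a small weight.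

\subsection*{Comparing two hyperbolas}
Fix $\tau\in\mathbb{Q}\setminus\{0,1\}$ and a set $\mathcal D$ of $N$ primes $d$ with $v_d(\tau)=0$. For $d\in\mathcal D$ and $x\in\{1,\tau\}$ let
\[
u_d^x=(d,\dots,d,\,x\,d^{\,1-r}),\qquad W=\frac1N\sum_{d\in\mathcal D}\bigl(\xi_{u_d^1}-\xi_{u_d^\tau}\bigr).
\]
Then $P(u_d^x)=x$; for $r=2$ the points are $(d,1/d)$ and $(d,\tau/d)$. Let $\epsilon(x,x')=1$ if $x=x'$ and $\epsilon(x,x')=-1$ otherwise. Expanding the norm, and bounding each of the $N$ diagonal terms $\|\xi_{u_d^1}-\xi_{u_d^\tau}\|^2=2h-2\Phi(u_d^1-u_d^\tau)$ by $4h$, we obtain for every positive definite $\Phi$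
\begin{equation}\label{eq:W}
\|W\|^2\le\frac{4h}N+\frac1{N^2}\sum_{d\ne e}\ \sum_{x,x'\in\{1,\tau\}}\epsilon(x,x')\,\Phi\bigl(u_d^x-u_e^{x'}\bigr).
\end{equation}
We collect the off-diagonal terms according to the product of the coordinates: for $t\in\mathbb{Q}$ let
\begin{equation}\label{eq:c}
c_t=\frac1{N^2}\sum\epsilon(x,x'),
\end{equation}
where the sum is over all $(d,e,x,x')$ with $d\ne e$ and $P(u_d^x-u_e^{x'})=t$. Primes are used for two reasons: the ratio $d/e$ determines the ordered pair $(d,e)$, and the differences stay off the coordinate hyperplanes.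

\begin{lemma}\label{lem:spread}
For $d\ne e$ in $\mathcal D$ and $x,x'\in\{1,\tau\}$ all coordinates of $u_d^x-u_e^{x'}$ are nonzero. Moreover
\[
\sum_tc_t=0,\qquad\sum_t|c_t|\le4,\qquad\sum_tc_t^2\le\frac{16(r-1)}{N^2}.
\]
\end{lemma}

\begin{proof}
The first $r-1$ coordinates equal $d-e\ne0$. The last one vanishes only if $x/x'=(d/e)^{r-1}$, which is impossible because $x/x'\in\{1,\tau,1/\tau\}$ has $v_d(x/x')=0$. Each pair $(d,e)$ contributes two signs $+1$ and two signs $-1$, so $\sum_tc_t=0$ and $\sum_t|c_t|\le4N(N-1)/N^2\le4$. With $\lambda=d/e$,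
\[
P\bigl(u_d^x-u_e^{x'}\bigr)=(d-e)^{r-1}\bigl(xd^{\,1-r}-x'e^{1-r}\bigr)=(\lambda-1)^{r-1}\bigl(x\lambda^{1-r}-x'\bigr).
\]
For fixed $x,x',t$ this equals $t$ only if $(\lambda-1)^{r-1}(x-x'\lambda^{r-1})-t\lambda^{r-1}=0$, a polynomial equation of degree $2(r-1)$ in $\lambda$ with leading coefficient $-x'\ne0$. So at most $2(r-1)$ pairs $(d,e)$ qualify. In \eqref{eq:c} there are thus at most $4(r-1)$ terms of each sign, so $|c_t|\le4(r-1)/N^2$ and $\sum_tc_t^2\le\max_t|c_t|\sum_t|c_t|\le16(r-1)/N^2$.
\end{proof}

\begin{proof}[Proof of Proposition~\ref{prop:rigid}]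
By \eqref{eq:normal} it suffices to show that $F(\tau)=F(1)$ for all $\tau\ne0$ and that $F(1)\ge0$.

Let $\tau\ne0,1$ and choose $\mathcal D$ as above; $N$ can be arbitrarily large, since only finitely many primes occur in $\tau$. By \eqref{eq:normal}, $\langle W,\xi_0\rangle=\frac1N\sum_d\bigl(\Phi(u_d^1)-\Phi(u_d^\tau)\bigr)=F(1)-F(\tau)$. By Lemma~\ref{lem:spread} the first identity in \eqref{eq:normal} applies to every off-diagonal term of \eqref{eq:W}, so these terms add up to $\sum_tc_tF(t)$. Lemma~\ref{lem:axis} with $\varepsilon=0$ bounds this sum by $4\sqrt{2(r-1)}\,h/N$. Hence $\|W\|^2\le C_rh/N$ with $C_r=4+4\sqrt{2(r-1)}$, and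
\[
|F(1)-F(\tau)|\le\|W\|\sqrt h\le h\sqrt{C_r/N}.
\]
Letting $N\to\infty$ gives $F(\tau)=F(1)$.

For $n\ge2$ the diagonal points $i\mathbf 1=(i,\dots,i)$ now give
\begin{equation}\label{eq:diag}
0\le\Bigl\|\sum_{i=1}^n\xi_{i\mathbf 1}\Bigr\|^2=nh+\sum_{i\ne j}F\bigl((i-j)^r\bigr)=nh+n(n-1)F(1).
\end{equation}
So $F(1)\ge-h/(n-1)$ for all $n$, that is, $F(1)\ge0$.
\end{proof}

\begin{remark}
The constancy does not extend to the axes: for $r=2$ the indicator function of the subgroup $\mathbb{Q}\times\{0\}$ is positive definite and invariant. Invariance is needed for all primes. Fix a prime $\ell$, let $R$ be the ring of rationals with denominator prime to $\ell$, and let $\Phi(a,b)=1_{\ell R}(a)-\ell^{-1}1_R(a)$. This function is invariant under all $s$ with $v_\ell(s)=0$, and $\Phi(1,1)=-1/\ell$. It is positive definite: on the subgroup $R\times\mathbb{Q}$ the quadratic form equals $\sum_jC_j^2-\ell^{-1}\bigl(\sum_jC_j\bigr)^2\ge0$, where $C_j$ is the total weight of the points whose first coordinate lies in the $j$th of the $\ell$ classes of $R/\ell R$. This example reflects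 the set $\ell\mathbb{Z}\times\mathbb{Z}$. In the proof, primes that we do not control enter through the differences $t-t'$ in Lemma~\ref{lem:axis} and through the coordinates of $u_d^x-u_e^{x'}$.
\end{remark}

\begin{proof}[Proof of Theorems~\ref{thm:main} and~\ref{thm:r}]
Let $r\ge2$ and $\delta\in(0,1]$; for $\delta>1$ Theorem~\ref{thm:r} is vacuous. By Corollary~\ref{cor:limit} and Proposition~\ref{prop:rigid} some $k$ is $\delta$-good in dimension $r$, and Lemma~\ref{lem:subgrid} gives Theorem~\ref{thm:r}. For $r=2$ and any $\delta$-good $k$, the integers $d_1,d_2$ of that lemma have the same sign because $d_1d_2=k>0$. As $E-E$ is symmetric we may take them positive, and Theorem~\ref{thm:main} follows with $d=d_1$.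
\end{proof}

\section{The size of a good integer}\label{sec:quant}

Let $r=2$. For fixed $n$ and $N$, the proof of Proposition~\ref{prop:rigid} uses invariance only finitely often, so it can be run on the function of Lemma~\ref{lem:average} without passing to a limit. The parameters are forced in turn. In \eqref{eq:diag} a value near $-\eta^2$ must outweigh $h/(n-1)$ with $h\le\eta$, so $n$ is of order $1/\delta$. The loss $h\sqrt{C_2/N}$ must be a fraction of $\eta^2$, so $N$ is of order $\delta^{-2}$. In Lemma~\ref{lem:axis} the error $\varepsilon$ competes with $\sum_tc_t^2$, so we need $\varepsilon\le N^{-2}$. Finally $y$ must bound the numerators and denominators of all rationals by which we rescale. We use two classical facts about primes: Chebyshev's bound $p_j\ll j\log(j+1)$ for the $j$th prime, and Bertrand's postulate, that for every integer $m\ge1$ there is a prime in $(m,2m]$. Implied constants are absolute.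

Let $n$ be the least integer with $n-1\ge4/\delta$, so that $n-1\le5/\delta$. Let $N=\lceil100/\delta^2\rceil$, let $\mathcal D$ be the set of the $N$ smallest primes exceeding $n$, and let $z=\max\mathcal D$. Put
\[
y=50z^4\delta^{-2},\qquad\omega=2\log_2y,\qquad L=\lceil\omega N^2\rceil,\qquad k=\prod_{p\le y}p^{2L}.
\]

\begin{proposition}\label{prop:explicit}
The integer $k$ is $\delta$-good.
\end{proposition}

\begin{proof}
Suppose that $\eta=d^*(E)\ge\delta$ and $k\notin P(E-E)$. Take $\Phi$ from Lemma~\ref{lem:average} with $r=2$, and define $F$ and $A$ as before. Then $F(1)=-\eta^2$ and $h=\eta-\eta^2\le\eta$.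

Call a nonzero rational $b$ \emph{bounded} if $|b|$ is a quotient of two positive integers at most $y$. Such a $b$ is $y$-smooth, and $\Omega(b)\le\omega$ because an integer $m\geq1$ has $\Omega(m)\le\log_2m$. Put $\varepsilon=\omega/L\le N^{-2}$. Applying \eqref{eq:almost} with $\sigma=(b,1/b)$ to the points $(a,b)$ and $(1,0)$ gives the approximate form of \eqref{eq:normal}:
\begin{equation}\label{eq:approx}
|\Phi(a,b)-F(ab)|\le h\varepsilon,\qquad|\Phi(b,0)-A|\le h\varepsilon\qquad(a\in\mathbb{Q},\ b\text{ bounded}).
\end{equation}

Let $\tau=m^2$ with $2\le m\le n-1$. Then $\tau\le25\delta^{-2}$, so $2\tau z^4\le y$, and the primes in $\mathcal D$ do not divide $\tau$ because they exceed $n$. Define $W$ and $c$ as in Section~\ref{sec:rigid}. We go through the places where invariance was used.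

\emph{The inner product.} The second coordinates $1/d$ and $\tau/d$ are bounded, so \eqref{eq:approx} gives $|\langle W,\xi_0\rangle-(F(1)-F(\tau))|\le2h\varepsilon$.

\emph{The off-diagonal terms.} For $d\ne e$ the second coordinate of $u_d^x-u_e^{x'}$ is $(xe-x'd)/(de)$. It is nonzero by Lemma~\ref{lem:spread}, and $|xe-x'd|\le\tau z$ and $de\le z^2$, so it is bounded. Replacing $\Phi$ by $F$ in the at most $4N^2$ off-diagonal terms of \eqref{eq:W} costs at most $4h\varepsilon$, so $\|W\|^2\le4h/N+\bigl|\sum_tc_tF(t)\bigr|+4h\varepsilon$.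

\emph{The axis inequality.} The support of $c$ consists of fractions $(d-e)(xe-x'd)/(de)$ with numerators at most $\tau z^2$ in absolute value and denominators at most $z^2$. The difference of two distinct such fractions has numerator at most $2\tau z^4\le y$ in absolute value and denominator at most $z^4\le y$, so it is bounded. By \eqref{eq:approx} the hypothesis of Lemma~\ref{lem:axis} holds, and with Lemma~\ref{lem:spread}
\[
\Bigl|\sum_tc_tF(t)\Bigr|\le h\Bigl(\frac{32}{N^2}+\frac{16}{N^2}\Bigr)^{1/2}\le\frac{7h}N.
\]

Since $4\varepsilon\le4/N^2\le1/N$, we get $\|W\|^2\le12h/N$. Using $N\ge100/\delta^2$, $\sqrt{12}<3.47$ and $h\delta\le\eta^2$,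
\[
|F(1)-F(\tau)|\le h\sqrt{12/N}+\frac{2h}{N^2}\le(0.347+0.0002)\,h\delta\le0.35\,\eta^2 .
\]

\emph{The diagonal points.} Let $1\le i\ne j\le n$ and $m=|i-j|$; by evenness $\Phi(i-j,i-j)=\Phi(m,m)$. If $m=1$, this is $-\eta^2$. If $m\ge2$, then $m\le5/\delta\le y$ is bounded and $h\varepsilon\le h/N^2\le0.01\,\eta^2$, so
\[
\Phi(m,m)\le F(m^2)+h\varepsilon\le(-1+0.35+0.01)\,\eta^2\le-0.6\,\eta^2 .
\]
As $n-1\ge4/\delta\ge4/\eta$,
\[
0\le\Bigl\|\sum_{i=1}^n\xi_{(i,i)}\Bigr\|^2\le n\bigl(h-0.6\,(n-1)\eta^2\bigr)\le n\,(\eta-2.4\,\eta)<0,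
\]
a contradiction.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:quant}]
(a) If $M\ge2Ly$, then $v_p(M!)\ge\lfloor M/p\rfloor\ge2L$ for all $p\le y$. So $k\mid M!$, and $M!$ is $\delta$-good by Proposition~\ref{prop:explicit} and Lemma~\ref{lem:subgrid}. It remains to bound $Ly$. There are at most $n$ primes up to $n$, so $z\le p_{n+N}$ with $n+N\ll\delta^{-2}$, and Chebyshev's bound gives $z\ll\delta^{-2}\log(2/\delta)$. Therefore $y\ll\delta^{-10}\log^4(2/\delta)$, $\omega\ll\log(2/\delta)$ and $L\ll\delta^{-4}\log(2/\delta)$. Altogether $Ly\ll\delta^{-14}\log^5(2/\delta)\ll\delta^{-15}$.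

(b) For an integer $1\le q\le1/\delta$ the set $E=q\mathbb{Z}\times\mathbb{Z}$ has $d^*(E)=1/q\ge\delta$ and $P(E-E)=q\mathbb{Z}$. Since $k\in k\mathbb{Z}\subseteq q\mathbb{Z}$, we have $q\mid k$. A $k\ne0$ that worked for all sets of positive density would be divisible by every $q\ge1$, which is impossible.

(c) Let $m=\lfloor1/(2\delta)\rfloor\ge1$. Bertrand's postulate gives a prime $p$ with $m<p\le2m\le1/\delta$, and $p\ge m+1>1/(2\delta)$. By (b), $p\mid M!$, so $M\ge p\ge1/(2\delta)$; we may take $c=\frac12$. By (a) and Lemma~\ref{lem:subgrid}, $M=\lceil C\delta^{-15}\rceil$ has the required property, so we may take $C'=C+1$.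
\end{proof}

The divisibility in (b) is necessary but not sufficient: for $\delta=\frac12$ it asks only that $k$ be even, while Example~\ref{ex:four} shows that $4\mid k$ is required.

\begin{thebibliography}{9}

\bibitem{question}
``In this article, we study the structure of the difference set $E-E$ for subsets $E\subseteq\mathbb{Z}^2$ of positive upper Banach density. Fish asked in [Pr'',
\texttt{https://juhe.plus/\allowbreak discover/\allowbreak feeds/\allowbreak 30966/\allowbreak url/\allowbreak zh/\allowbreak 178769c3857c336c235900de4cae0ac4.html}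

\end{thebibliography}
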